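# A regular realization of $\mathrm{SL}_2(\mathbb F_{16})$ over $\mathbb Q(T)$

## 1. Two theorems on regular Galois groups

**Theorem A.** There is a Galois extension $\mathcal E/\mathbb Q(T)$, with $T$ transcendental over $\mathbb Q$, with group $\mathrm{SL}_2(\mathbb F_{16})$ and in which $\mathbb Q$ is algebraically closed. In other words, $\mathrm{SL}_2(\mathbb F_{16})$ occurs regularly over $\mathbb Q$.

**Theorem B.** Let $\ell\nmid 15$ be a prime with $\ell\not\equiv\pm1\pmod{15}$, and let $f\in\{2,4\}$ be the order of $\ell$ in $(\mathbb Z/15)^\times$. Then $\mathrm{PSL}_2(\mathbb F_{\ell^f})$ occurs regularly over $\mathbb Q$. Explicitly, this gives $\mathrm{PSL}_2(\mathbb F_{\ell^4})$ for every prime $\ell\neq3$ with $\ell\equiv\pm2\pmod 5$, and $\mathrm{PSL}_2(\mathbb F_{\ell^2})$ for every prime $\ell\equiv\pm4\pmod{15}$.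

Theorem A is the case $\ell=2$ of Theorem B: the order of $2$ modulo $15$ is $4$, and $\mathrm{PSL}_2(\mathbb F_{16})=\mathrm{SL}_2(\mathbb F_{16})$ because $-1=1$. We prove Theorem A first; Theorem B then costs one more page.

Here is the meaning of the words.

**Definition 1.** A finite group $G$ occurs regularly over $\mathbb Q$ if there is a finite Galois extension $E/\mathbb Q(T)$ with $\operatorname{Gal}(E/\mathbb Q(T))\cong G$ such that $\mathbb Q$ is algebraically closed in $E$.

The second condition forbids constants. The extension $\mathbb Q(T)(\sqrt T)$ realizes $\mathbb Z/2$ regularly, being a rational function field in $\sqrt T$. The extension $\mathbb Q(T)(\sqrt2)$ has the same group but contains $\mathbb Q(\sqrt 2)$. A useful reformulation: let $k'$ be the algebraic closure of $\mathbb Q$ in $E$. The field $E\cap\overline{\mathbb Q}(T)$ is a finite extension of $\mathbb Q(T)$ inside $\overline{\mathbb Q}(T)$, and $\operatorname{Gal}(\overline{\mathbb Q}(T)/\mathbb Q(T))=\operatorname{Gal}(\overline{\mathbb Q}/\mathbb Q)$, so $E\cap\overline{\mathbb Q}(T)=k'(T)$. Restriction identifies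 $\operatorname{Gal}(E\overline{\mathbb Q}/\overline{\mathbb Q}(T))$ with $\operatorname{Gal}(E/k'(T))$. Hence $E$ is regular exactly when the geometric group $\operatorname{Gal}(E\overline{\mathbb Q}/\overline{\mathbb Q}(T))$ is all of $\operatorname{Gal}(E/\mathbb Q(T))$. The same argument works with $\mathbb Q(r,s)$ in place of $\mathbb Q(T)$.

Background: the table in §8.3.4 of Serre's *Topics in Galois Theory* (1992 edition) lists $\mathrm{SL}_2(\mathbb F_{16})$, of order $4080$, as the smallest simple group not known to occur regularly over $\mathbb Q$. J. Bosman (2007) showed that it occurs as a Galois group over $\mathbb Q$, and remarked in the same paper that realizing it regularly was still an open problem; that is the status as of 2007.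

Two textbook facts on groups will be used freely. The group $\mathrm{PSL}_2(\mathbb F_q)$ is nonabelian simple for $q\ge4$. For $q=16$ the squaring map on $\mathbb F_{16}^\times$ (of order $15$) is bijective, so every matrix is uniquely a scalar times a matrix of determinant $1$; hence $\mathrm{GL}_2(\mathbb F_{16})=\mathbb F_{16}^\times\times\mathrm{SL}_2(\mathbb F_{16})$ and $\mathrm{PGL}_2(\mathbb F_{16})\cong\mathrm{SL}_2(\mathbb F_{16})$, of order $17\cdot16\cdot15=4080$.

## 2. A cyclic cubic by hand, and the twist that makes it rational

Try the group $\mathbb Z/3$. Let $\omega=\frac{-1+\sqrt{-3}}2$. Kummer theory suggests adjoining a cube root, but $\mathbb Q(T)(T^{1/3})$ is not Galois over $\mathbb Q(T)$: the automorphism $T^{1/3}\mapsto\omega T^{1/3}$ needs $\omega$. So work over $K=\mathbb Q(\sqrt{-3})$, let $\sigma$ be its nontrivial automorphism, and look for a function $f\in K(T)$ with $f^\sigma=f^{-1}$. Take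
$$f=\frac{T-\omega}{T-\omega^2},\qquad \theta^3=f .$$
On $K(T)(\theta)$ there are two automorphisms: $\tau$, trivial on $K(T)$ with $\theta\mapsto\omega\theta$, and $\tilde\sigma$, equal to $\sigma$ on $K(T)$ with $\theta\mapsto\theta^{-1}$. The second is well defined because $\sigma(f)=f^{-1}=(\theta^{-1})^3$. They commute: $\tilde\sigma\tau\theta=\omega^{-1}\theta^{-1}=\tau\tilde\sigma\theta$. Two inversions, one on $\omega$ and one on $\theta$, cancel. So $\tau$ acts on the fixed field of $\tilde\sigma$, which is cyclic cubic over $\mathbb Q(T)$.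

One can see it explicitly. The element $X=\frac{\omega-\omega^2\theta}{1-\theta}$ is fixed by $\tilde\sigma$, and $\theta=\frac{X-\omega}{X-\omega^2}$. Expanding $(X-\omega)^3(T-\omega^2)=(X-\omega^2)^3(T-\omega)$ and dividing by $-(\omega-\omega^2)$ gives $3T(X^2+X)=X^3-3X-1$, that is,
$$X^3-3TX^2-3(T+1)X-1=0 .$$
The fixed field is $\mathbb Q(X)$, so this is a regular realization of $\mathbb Z/3$. The substitution $X\mapsto-1/(1+X)$ permutes the roots: under it, $\frac{X^3-3X-1}{X^2+X}$ goes to $\frac{1+3X-X^3}{(1+X)^3}\cdot\frac{(1+X)^2}{-X}$, which is the same function.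

The branch points $\omega,\omega^2$ are conjugate over $\mathbb Q$. This is forced, as Proposition 2 below shows, and the same trick will reappear on an elliptic curve.

## 3. Eigenspaces of an automorphism of order 15

From now on $\ell\nmid15$ is a prime, $F$ is a finite field of characteristic $\ell$ containing a primitive $15$th root of unity, and $\chi:\mathbb Z/15\hookrightarrow F^\times$ is a fixed injective character. For Theorem A read $\ell=2$ and $F=\mathbb F_{16}$, whose multiplicative group is cyclic of order exactly $15$. Fix $\overline{\mathbb Q}\subset\mathbb C$.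

Let $k$ be a finitely generated extension of $\mathbb Q$, let $Y$ be a smooth projective geometrically connected curve over $k$, and let $c$ be an automorphism of $Y_{\overline k}$ of order $15$. Identify $\langle c\rangle$ with $\mathbb Z/15$ and let
$$V_\chi\subset H^1_{\text{ét}}(Y_{\overline k},\mathbb F_\ell)\otimes F$$
be the $\chi$-eigenspace of $c$. If $c$ is defined over $k$, it commutes with $G_k=\operatorname{Gal}(\overline k/k)$, so $G_k$ acts $F$-linearly on $V_\chi$. If moreover $\dim V_\chi=2$, we get $\rho:G_k\to\mathrm{GL}_2(F)$ and $\bar\rho:G_k\to\mathrm{PGL}_2(F)$. With $k=\mathbb Q(T)$ and $F=\mathbb F_{16}$ this is what we want, provided the image of $G_{\overline{\mathbb Q}k}$ is everything.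

The curve that comes to mind first is a Kummer curve, for instance
$$w^{15}=v(v-1)(v-\lambda)\quad\text{over } k=\mathbb Q(\lambda),\qquad c:w\mapsto\zeta_{15}w .$$
It is branched over $0,1,\lambda,\infty$, and $V_\chi$ is $2$-dimensional by Lemma 1 below. But $\gamma c\gamma^{-1}=c^{\varepsilon(\gamma)}$ for $\gamma\in G_k$, where $\varepsilon$ is the cyclotomic character modulo $15$. For $v\in V_\chi$ we get $c\gamma v=\gamma c^{\varepsilon(\gamma)^{-1}}v=\chi(c)^{\varepsilon(\gamma)^{-1}}\gamma v$, so $\gamma$ moves $V_\chi$ to a different eigenspace unless $\varepsilon(\gamma)=1$. The representation exists over $\mathbb Q(\zeta_{15})(\lambda)$ and not over $\mathbb Q(\lambda)$. Can one twist, as in Section 2? On the projective line the answer is no, and we can see exactly why. First we recall how to compute $V_\chi$.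

**Definition 2.** A rank-one local system $L$ over $F$ on a connected space $X$ is a locally constant sheaf of one-dimensional $F$-vector spaces. Transport along loops gives a homomorphism $\pi_1(X)\to F^\times$, which determines $L$ and factors through $H_1(X,\mathbb Z)$; its value on a loop is the holonomy along that loop.

The basic example is an annulus $X$ with holonomy $\mu$ along the core circle. Its cohomology is that of $F\xrightarrow{\mu-1}F$, so
$$H^*(\text{annulus},L)=0\quad\text{if }\mu\neq1. \tag{1}$$
Consequently, if $X=U\cup U'$ with $U,U'$ open, and $U'$ and $U\cap U'$ are disjoint unions of annuli on which $L$ has core holonomy $\ne1$, then Mayer–Vietoris shows that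
$$H^1(X,L)\to H^1(U,L)\ \text{ is an isomorphism.} \tag{2}$$
We also recall that the Euler characteristic of $X$ with coefficients in $L$ equals $\chi_{\mathrm{top}}(X)$. Only orders of holonomies and multiplicative relations between them matter below, so replacing all holonomies by their inverses (another sign convention) changes nothing.

**Lemma 1.** Let $p:Y\to X$ be a connected cyclic cover of compact Riemann surfaces with group $\langle c\rangle\cong\mathbb Z/15$ and nonempty branch set $S\subset X$. Let $g$ be the genus of $X$. Put $Y^\circ=p^{-1}(X\setminus S)$ and let $L$ be the $\chi$-part of $p_*F$ on $X\setminus S$. Then $L$ is a rank-one local system whose holonomy along a loop is $\chi^{\pm1}$ (a fixed sign) of the corresponding deck transformation. Restriction to $Y^\circ$ gives $H^1(Y,F)_\chi=H^1(X\setminus S,L)$, and this space has dimension $2g-2+|S|$.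

*Proof.* The stalk of $p_*F$ at a point is the space of functions on a free $\langle c\rangle$-orbit, that is, the regular representation. As $15$ is invertible in $F$ and $F$ contains the $15$th roots of unity, $p_*F$ is the direct sum of its eigenparts, each of rank one. Transport along a loop acts on the fiber of $Y^\circ$ by a deck transformation, hence on the $\chi$-part by $\chi^{\pm1}$ of it. Since $H^1(Y^\circ,F)=H^1(X\setminus S,p_*F)$, we get $H^1(Y^\circ,F)_\chi=H^1(X\setminus S,L)$.

The long exact sequence of the pair $(Y,Y^\circ)$ contains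
$$\bigoplus_{y}H^1_{\{y\}}(Y,F)=0\to H^1(Y,F)\to H^1(Y^\circ,F)\to\bigoplus_{y\in Y\setminus Y^\circ}H^2_{\{y\}}(Y,F),\qquad H^2_{\{y\}}(Y,F)\cong F .$$
Automorphisms of $Y$ preserve orientation, so $c$ acts on the last sum by permuting the summands. The nontrivial inertia group $I$ of a point $s\in S$ is the same for all $y$ above $s$, because $\langle c\rangle$ is abelian. It fixes each such $y$ and acts trivially on the corresponding summands, so only characters trivial on $I$ occur there. As $\chi$ is injective, the $\chi$-part of the last term is zero, and $H^1(Y,F)_\chi=H^1(Y^\circ,F)_\chi$.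

Finally $L$ is nontrivial, because $Y$ is connected and $\chi$ is injective, so $H^0(X\setminus S,L)=0$. As $S\ne\emptyset$ we have $H^2=0$. Hence $\dim H^1=-\chi_{\mathrm{top}}(X\setminus S)=2g-2+|S|$. $\square$

**Proposition 2.** Suppose $\mathbb Q$ is algebraically closed in $k$, that $c$ is defined over $k$, and that $Y/\langle c\rangle\cong\mathbb P^1_k$. Then $\dim V_\chi\ge4$.

*Proof.* Let $Q\in\mathbb P^1(\overline k)$ be a branch point with inertia group $I$ of order $e$, and let $y$ be a point above $Q$. Then $I$ acts on the cotangent line $\mathfrak m_y/\mathfrak m_y^2$ through a character $\psi:I\to\mu_e$, which is faithful because in characteristic $0$ an automorphism of finite order of $\overline k[[u]]$ that is trivial on the cotangent line is trivial. Another point above $Q$ has the form $c^jy$ and gives the same character, since $c^j$ commutes with $I$; so $\psi$ depends only on $Q$. Let $\gamma\in G_k$ fix $Q$. The elements $g\in I$ are defined over $k$, so transport by $\gamma$ gives $\psi(g)=\gamma(\psi(g))$. Hence $\gamma$ fixes $\mu_e$. Therefore $k(Q)\supset k(\zeta_e)$.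 The minimal polynomial of $\zeta_e$ over $k$ has coefficients in $\overline{\mathbb Q}\cap k=\mathbb Q$, so $[k(\zeta_e):k]=\varphi(e)$, and $Q$ has at least $\varphi(e)$ conjugates, all branch points of index $e$.

The line $\mathbb P^1_{\overline k}$ has no connected unramified covers of degree $>1$, so the inertia groups generate $\mathbb Z/15$. Either some index is $15$, and there are at least $\varphi(15)=8$ branch points; or the indices $5$ and $3$ both occur, and there are at least $\varphi(5)+\varphi(3)=6$. Embedding $\overline k$ in $\mathbb C$ and using the comparison theorem, Lemma 1 gives $\dim V_\chi=|S|-2\geq4$. $\square$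

The counting also shows what to do. Over a base of genus $1$ the dimension is $|S|$. The expensive prime $5$ can be made unramified: it comes for free from an isogeny $E\to E'$ whose kernel is generated by a rational $5$-torsion point. The prime $3$ then needs two branch points that are conjugate over $k(\sqrt{-3})$, exactly as in Section 2, and $\dim V_\chi=2$. So we look for a field $k_1$, an elliptic curve $E$ over $k_1$ with a rational point of order $5$, and a point $N_0$ over $k_1(\sqrt{-3})$ whose conjugate is $-N_0$. In addition $k_1$ must lie in a purely transcendental extension of $\mathbb Q$ of small degree.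

## 4. A surface of points on a twisted elliptic curve

**Step 1. Purpose: an elliptic curve with a rational point of order $5$.** Over $\mathbb Q(b)$ let
$$E:\ y^2+(1-b)xy-by=x^3-bx^2,\qquad P=(0,0).$$
The standard formulas ($b_2=1-6b+b^2$, $b_4=b^2-b$, $b_6=b^2$, $b_8=-b^3$) give the discriminant
$$-b_2^2b_8-8b_4^3-27b_6^2+9b_2b_4b_6=b^5(b^2-11b-1)\ne0 .$$
The tangent to $E$ at $P$ is $y=0$; it meets $E$ where $x^3-bx^2=0$, so $-2P=(b,0)$. Negation is $(x,y)\mapsto(x,-y-(1-b)x+b)$, so $2P=(b,b^2)$. The line $y=bx$ meets $E$ where $bx^2-b^2x=x^3-bx^2$, that is $x(x-b)^2=0$. Hence $P+2P+2P=O$, and $P$ has order $5$.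

Put $\mathsf Y=2y+(1-b)x-b$. The equation of $E$ becomes
$$\mathsf Y^2=4x^3-4bx^2+\bigl((1-b)x-b\bigr)^2,$$
and negation becomes $\mathsf Y\mapsto-\mathsf Y$.

**Step 2. Purpose: the parameter space of points that $\sqrt{-3}\mapsto-\sqrt{-3}$ sends to their negatives.** Such a point has $x$ rational and $\mathsf Y=\sqrt{-3}\,\eta$ with $\eta$ rational, so it is a solution of
$$-3\eta^2=4x^3-4bx^2+\bigl((1-b)x-b\bigr)^2. \tag{3}$$
Let $W$ be the surface (3) in $(b,x,\eta)$-space over $\mathbb Q$. The right side is a cubic in $x$ over $\mathbb C(b)$; having odd degree, it is not a square in $\mathbb C(b,x)$. So (3) is irreducible over $\mathbb C$, and $W$ is geometrically irreducible. Let $k_1=\mathbb Q(W)=\mathbb Q(b,x,\eta)$; in it $b,x$ are algebraically independent.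

**Step 3. Purpose: a purely transcendental field that contains $k_1$ with index at most $2$.** As a curve over $\mathbb Q(b)$, (3) is a quadratic twist of $E$ (the example to keep in mind: $-3\eta^2=g(x)$ is a twist of $\mathsf Y^2=g(x)$ by $-3$). But (3) is only quadratic in $b$, so over the $x$-line it is a family of conics. Put $u=(x+1)b$. Since $(1-b)x-b=x-u$, the right side of (3) is
$$u^2-2u\Bigl(x+\frac{2x^2}{x+1}\Bigr)+x^2+4x^3=\beta_0^2+x^2+4x^3-\Bigl(x+\frac{2x^2}{x+1}\Bigr)^2,\qquad \beta_0=(x+1)b-x-\frac{2x^2}{x+1},$$
and
$$x^2+4x^3-\Bigl(x+\frac{2x^2}{x+1}\Bigr)^2=\frac{4x^3}{(x+1)^2}\bigl[(x+1)^2-(x+1)-x\bigr]=\frac{4x^5}{(x+1)^2}.$$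
So (3) is equivalent to
$$\beta_0^2+3\eta^2=-\frac{4x^5}{(x+1)^2}. \tag{4}$$
If $x=-s^2$, the right side is the square of $\varrho=\frac{2s^5}{1-s^2}$, and the conic has the rational point $(\beta_0,\eta)=(-\varrho,0)$. The line $\eta=r(\beta_0+\varrho)$ through it meets the conic again where $(\beta_0-\varrho)+3r^2(\beta_0+\varrho)=0$.

**Proposition 3.** Let $k_0=\mathbb Q(r,s)$ with $r,s$ independent variables, and put in $k_0$
$$x=-s^2,\quad \beta_0=\frac{2s^5(1-3r^2)}{(1-s^2)(1+3r^2)},\quad \eta=\frac{4s^5r}{(1-s^2)(1+3r^2)},\quad b=\frac1{x+1}\Bigl(\beta_0+x+\frac{2x^2}{x+1}\Bigr).$$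
These elements satisfy (3), the resulting map identifies $k_1$ with the subfield $\mathbb Q(b,x,\eta)$ of $k_0$, and $k_0=k_1(s)$ with $s^2=-x$, so $[k_0:k_1]\le2$. In particular $\mathbb Q$ is algebraically closed in $k_1$.

*Proof.* Since $(1-3r^2)^2+12r^2=(1+3r^2)^2$, we have $\beta_0^2+3\eta^2=\frac{4s^{10}}{(1-s^2)^2}=-\frac{4x^5}{(x+1)^2}$, which is (4), hence (3). The subfield $k=\mathbb Q(b,x,\eta)\subset k_0$ contains $\beta_0$. Moreover $\beta_0+\varrho=\frac{4s^5}{(1-s^2)(1+3r^2)}$, so $\eta/(\beta_0+\varrho)=r$. Hence $k_0=k(s)$ with $s^2=-x\in k$, and $k$ has transcendence degree $2$. The coordinate ring of $W$ is a domain of dimension $2$ that maps onto $\mathbb Q[b,x,\eta]\subset k_0$, also a domain of dimension $2$; so the map is injective and $k=k_1$. Finally $\mathbb Q$ is algebraically closed in $\mathbb Q(r,s)$. $\square$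

The index $2$ will do no harm, because a nonabelian simple group has no subgroup of index $2$.

## 5. The cyclic cover of degree 15

**Step 4. Purpose: the conjugate points.** Let $\varphi:E\to E'=E/\langle P\rangle$ be the quotient isogeny and $\iota=[-1]$ on $E'$. Since $\sqrt{-3}\notin k_1$, the field $K=k_1(\sqrt{-3})$ is quadratic over $k_1$; let $\langle\sigma\rangle=\operatorname{Gal}(K/k_1)$. By (3),
$$N_0=(x,\ \mathsf Y=\sqrt{-3}\,\eta)\in E(K),\qquad N_0^\sigma=-N_0 .$$
Put $N=\varphi(N_0)\in E'(K)$; then $N^\sigma=-N$. Torsion points of $E$ have $x$-coordinate algebraic over $\mathbb Q(b)$, while our $x$ is transcendental over $\mathbb Q(b)$. So $N_0$ has infinite order, and so has $N$, because $\ker\varphi$ is finite.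

**Step 5. Purpose: a function $f$ with $f^\sigma=f^{-1}$ whose cube root is ramified at exactly two points.** The divisor $(3N)+2(-3N)-3(-N)$ on $E'_K$ has degree $0$ and sum $3N-6N+3N=0$, so it equals $\operatorname{div}(g)$ for some $g\in K(E')$. Put $f=g/\iota^*g$. As $\operatorname{div}(\iota^*g)=(-3N)+2(3N)-3(N)$,
$$\operatorname{div}f=-(3N)+(-3N)+3(N)-3(-N),$$
and the four points are distinct because $N$ has infinite order. Next, $\operatorname{div}(g^\sigma)=(-3N)+2(3N)-3(N)=\operatorname{div}(\iota^*g)$, so $g^\sigma=a\,\iota^*g$ with $a\in K^\times$. Therefore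
$$f^\sigma=\frac{g^\sigma}{\iota^*(g^\sigma)}=\frac{a\,\iota^*g}{a\,g}=f^{-1},\qquad \iota^*f=f^{-1}.$$

**Step 6. Purpose: descend the cubic cover to $k_1$.** Let $\theta^3=f$. Since $\operatorname{div}f$ is not divisible by $3$, $f$ is not a cube even in $\overline{k_1}(E')$, so $K(E')(\theta)$ has degree $3$ over $K(E')$. It carries the automorphisms

* $\tau$: the identity on $K(E')$, $\theta\mapsto\omega\theta$;
* $\tilde\sigma$: $\sigma$ on $K(E')$, $\theta\mapsto\theta^{-1}$;
* $\tilde\iota$: $\iota^*$ on $K(E')$, $\theta\mapsto\theta^{-1}$.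

As in Section 2, $\tilde\sigma\tau\theta=\omega^{-1}\theta^{-1}=\tau\tilde\sigma\theta$, so $\tau\tilde\sigma=\tilde\sigma\tau$. Also $\tilde\sigma^2=\tilde\iota^2=1$; $\tilde\sigma\tilde\iota=\tilde\iota\tilde\sigma$, because $\iota$ is defined over $k_1$ and both products fix $\theta$; and $\tilde\iota\tau\tilde\iota\,\theta=\tilde\iota(\omega^{-1}\theta^{-1})=\omega^{-1}\theta$, so $\tilde\iota\tau\tilde\iota=\tau^{-1}$. Let $\mathfrak Z$ be the fixed field of $\tilde\sigma$. The group $\langle\tau\rangle\times\langle\tilde\sigma\rangle$ of order $6$ has fixed field $k_1(E')$, so $\mathfrak Z/k_1(E')$ is cyclic cubic with group $\langle\tau\rangle$. Over $\overline{k_1}$ it becomes the field $\overline{k_1}(E')(f^{1/3})$, which is ramified exactly where the order of $f$ is prime to $3$: over $\pm3N$, with index $3$.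

**Proposition 4.** Let $Y$ be the smooth projective curve over $k_1$ whose function field is the compositum of $k_1(E)$ and $\mathfrak Z$ over $k_1(E')$. Then $Y\to E'$ is a geometrically connected cyclic cover of degree $15$ with group $\langle t_P\rangle\times\langle\tau\rangle=\langle c\rangle$ defined over $k_1$, where $t_P$ is translation by $P$. It is ramified exactly over $\pm3N$, with inertia group $\langle\tau\rangle$ of order $3$, and $Y/\langle\tau\rangle=E$. There is an involution $\mathfrak s$ of $Y$ over $k_1$ with $\mathfrak sc\mathfrak s^{-1}=c^{-1}$.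

*Proof.* The extension $k_1(E)/k_1(E')$ is Galois with group $\langle t_P\rangle\cong\mathbb Z/5$, because $P$ is rational over $k_1$; it is unramified, and it stays of degree $5$ over $\overline{k_1}$. The degrees $5$ and $3$ are coprime, also over $\overline{k_1}$, so the compositum is $k_1(E)\otimes_{k_1(E')}\mathfrak Z$, of degree $15$, with the stated group, and it is geometrically a field. Ramification comes from $\mathfrak Z$ only, so it occurs exactly over $\pm3N$, with inertia of order $3$; the only subgroup of order $3$ is $\langle\tau\rangle$. The fixed field of $\langle\tau\rangle$ is $k_1(E)$. For the involution: $\tilde\iota$ commutes with $\tilde\sigma$, so it acts on $\mathfrak Z$, and $[-1]_E$ acts on $k_1(E)$. Both restrict to $\iota^*$ on $k_1(E')$, so together they give an automorphism of the tensor product, of square $1$. It inverts $t_P$ and $\tau$. $\square$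

The involution $\mathfrak s$ is used only for Theorem B.

## 6. The two-dimensional representation and its geometric image

**Step 7. Purpose: get $\rho$ with values in $\mathrm{GL}_2(F)$.** By Lemma 1 with $X=E'$ and $S=\{\pm3N\}$ (embed $\overline{k_1}$ in $\mathbb C$), $\dim V_\chi=2\cdot1-2+2=2$. As $c$ is defined over $k_1$, we have $\rho:G_{k_1}\to\mathrm{GL}(V_\chi)\cong\mathrm{GL}_2(F)$ and $\bar\rho:G_{k_1}\to\mathrm{PGL}_2(F)$. We must show that the geometric group $G_{\overline{\mathbb Q}k_1}$ already has a large image.

**Step 8. Purpose: replace the Galois group by a topological fundamental group.**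

**Proposition 5.** There are a smooth dense open $W^\circ\subset W$ over which $E,\varphi,E'$ extend, and a smooth projective family of connected curves $\mathcal Y\to W^\circ$ with $\mathbb Z/15$-action and generic fiber $Y$, with maps $\mathcal Y\to E\to E'$, such that in every fiber $3N\neq-3N$, $\mathcal Y\to E'$ is a $\mathbb Z/15$-torsor outside $\pm3N$ with inertia $\langle\tau\rangle$ over $\pm3N$, and $\mathcal Y/\langle\tau\rangle=E$. The group $\rho(G_{\overline{\mathbb Q}k_1})$ is the image of the topological monodromy of $\pi_1(W^\circ(\mathbb C))$ on $H^1(\mathcal Y_w,F)_\chi$.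

*Proof.* Take $W^\circ$ smooth with $b^5(b^2-11b-1)$ invertible; then $E$ and $E'$ are elliptic schemes over $W^\circ$, and $\pm3N$ are sections after adjoining $\sqrt{-3}$. Since $6N\ne0$ generically, removing a proper closed subset gives $3N\neq-3N$ fibrewise. Let $\mathcal B\subset E'$ be the divisor $\{\pm3N\}$, defined over $W^\circ$. Let $\mathcal Y$ be the normalization of $E'$ (over $W^\circ$) in the function field of $Y$. Its generic fiber is $Y$, so after shrinking it is smooth and projective over $W^\circ$ with geometrically connected fibers. The action of $\langle c\rangle$ extends to the normalization. The set of points of $E'\setminus\mathcal B$ over which $\mathcal Y$ is not étale is constructible and misses the generic fiber, so its image in $W^\circ$ is constructible and misses the generic point; after shrinking it is empty. In the same way, the preimage of $\mathcal B$ and the fixed locus of $\tau$ agree on the generic fiber, hence agree everywhere after shrinking. The schemes $\mathcal Y/\langle\tau\rangle$ and $E$ are normal, finite over $E'$, and have the same function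 field, so they are equal; likewise $\mathcal Y/\langle c\rangle=E'$. In characteristic $0$ quotients by finite groups commute with base change (by averaging), so these equalities hold in fibers. Thus outside $\pm3N$ we have an étale cover that is the quotient map for $\langle c\rangle$ and has degree $15$, that is, a torsor. A point of a fiber above $\pm3N$ has inertia containing $\tau$; the inertia modulo $\langle\tau\rangle$ fixes a point of a fiber of $E$, on which $\langle t_P\rangle$ acts freely. So the inertia is $\langle\tau\rangle$.

By smooth proper base change, $R^1$ of $\mathcal Y\to W^\circ$ with coefficients in $\mathbb F_\ell$ is a lisse sheaf with stalk $H^1_{\text{ét}}(Y_{\overline{k_1}},\mathbb F_\ell)$ at the geometric generic point, so $\rho$ factors through $\pi_1^{\text{ét}}(W^\circ)$. As $W^\circ_{\overline{\mathbb Q}}$ is normal and connected, $G_{\overline{\mathbb Q}k_1}\to\pi_1^{\text{ét}}(W^\circ_{\overline{\mathbb Q}})$ is onto. The last group does not change under $\overline{\mathbb Q}\subset\mathbb C$, and over $\mathbb C$ it is the profinite completion of the topological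 group. By the comparison theorem the actions correspond, and since the image is finite, it is the image of $\pi_1(W^\circ(\mathbb C))$. $\square$

Our goal for $F=\mathbb F_{16}$ is that $\bar\rho(G_{\overline{\mathbb Q}k_1})=\mathrm{PGL}_2(\mathbb F_{16})$. To prove it, any subspace of $W^\circ(\mathbb C)$ with enough monodromy will do. We shall use a small annulus in a single elliptic curve.

## 7. From an annulus in one elliptic curve to $\mathbb C\setminus\{0,1,\lambda\}$

**Step 9. Purpose: choose coordinates.** Choose $b_0\in\mathbb C$ with $E_{b_0}$ smooth and $W^\circ\cap W_{b_0}\ne\emptyset$, where $W_{b_0}$ is the fiber of $W$ over $b_0$. Via $(x,\eta)\mapsto N_0=(x,\mathsf Y=\sqrt{-3}\,\eta)$ the fiber $W_{b_0}(\mathbb C)$ is $E_{b_0}(\mathbb C)\setminus\{O\}$, so $W^\circ\cap W_{b_0}=E_{b_0}(\mathbb C)\setminus\Sigma$ with $\Sigma$ finite. In words: the elliptic curve is now fixed and the point $N_0$ moves on it.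

Write $E_{b_0}=\mathbb C/\Lambda$. Since $\mathrm{SL}_2(\mathbb Z)\to\mathrm{SL}_2(\mathbb F_5)$ is onto, every nonzero class in $\Lambda/5\Lambda$ contains a primitive vector, so $P$ is represented by $e_1/5$ with $e_1\in\Lambda$ primitive. Complete $e_1$ to a basis and rescale so that $e_1=5$:
$$E_{b_0}=\mathbb C/\Lambda,\quad\Lambda=5\mathbb Z+\mathbb Zt,\quad P=1,\quad E'=\mathbb C/\Lambda',\quad\Lambda'=\mathbb Z+\mathbb Zt,\quad\operatorname{Im}t>0,$$
with $\varphi$ induced by the identity of $\mathbb C$. Write $n\in\mathbb C$ for a lift of $N_0$; then $\pm3N=\pm3n$ in $E'$. Fix $0<h_1<h_2<\frac12\operatorname{Im}t$ and put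
$$\tilde C=\{|\operatorname{Im}n|<h_1/3\}/5\mathbb Z\subset E_{b_0},\qquad D=\tilde C\setminus\Sigma,\qquad C=\{|\operatorname{Im}z|<h_2\}/\mathbb Z\subset E'.$$
$D$ is connected. For $n\in D$ the points $\pm3n$ lie in $\{|\operatorname{Im}z|<h_1\}/\mathbb Z\subset C$. They are distinct, so $6n\notin\Lambda'$, in particular $6n\notin\mathbb Z$.

On $\mathcal X=\{(n,z)\in D\times E':z\ne\pm3n\}$ let $L$ be the $\chi$-part attached to the torsor given by $\mathcal Y$, as in Lemma 1. That lemma, applied in the fibers and compatibly in $n$, identifies the local system $n\mapsto H^1(\mathcal Y_n,F)_\chi$ on $D$ with $n\mapsto H^1(\mathcal X_n,L)$.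

**Step 10. Purpose: find the holonomies of $L$.** Consider the path from $z$ to $z+1$ at a height $\operatorname{Im}z\in(h_1,\operatorname{Im}t-h_1)$. The pairs (point of $D$, such $z$) form a connected space, so its holonomy is a constant $\mu$. The lift of this path to $E=\mathbb C/\Lambda$ goes from $z$ to $z+1=z+P$, so the deck transformation in $\langle c\rangle$ has nontrivial image in $\langle c\rangle/\langle\tau\rangle$. As $\chi$ is injective,
$$5\mid\operatorname{ord}(\mu).$$
The counterclockwise holonomies around $3n$ and $-3n$ are constant on $D$, and they have order $3$ because the inertia groups have order $3$. Their product is $1$: the boundary of $E'$ minus two discs is zero in the homology of $E'$ minus two discs. Name the two points $q_1(n),q_2(n)$ (they are $\pm3n$ in one of the two orders, the same for all $n$), with holonomies $a_1$ and $a_2=a_1^{-1}$, so that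
$$\nu:=\mu a_2\ \text{ has order }15. \tag{5}$$
This is possible. The $5$-part of $\mu a_2$ is that of $\mu$, hence nontrivial. Its $3$-part is $\mu_{(3)}a_2$, where $\mu_{(3)}$ is the $3$-part of $\mu$; if it were trivial for both orders, then $\mu_{(3)}a_2=\mu_{(3)}a_2^{-1}$ and $a_2^2=1$, which is false.

**Step 11. Purpose: discard the genus.** Let $C'=\{h_1<\operatorname{Im}z<\operatorname{Im}t-h_1\}/\mathbb Z\subset E'$. Then $E'=C\cup C'$, and $C\cap C'$ consists of two annuli, at heights $(h_1,h_2)$ and $(-h_2,-h_1)\equiv(\operatorname{Im}t-h_2,\operatorname{Im}t-h_1)$. The points $\pm3n$ are not in $C'$. On $C'$ and on both annuli $L$ has core holonomy $\mu\ne1$. By (2), restriction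
$$H^1(E'\setminus\{\pm3n\},L)\to H^1(C\setminus\{\pm3n\},L)$$
is an isomorphism, compatibly in $n\in D$.

**Step 12. Purpose: compare with a family over the $\lambda$-plane.** Put $Q_i(n)=e^{2\pi iq_i(n)}$ and $\lambda(n)=Q_2(n)/Q_1(n)=e^{\pm12\pi in}$ (one fixed sign). These are well defined on $D$, since $n$ is defined modulo $5\mathbb Z$, and $\lambda\neq1$ because $6n\notin\mathbb Z$. Let
$$\mathcal S=\mathbb C\setminus\{0,1\},\qquad\mathcal T=\{(\lambda,v):\lambda\in\mathcal S,\ v\ne0,1,\lambda\}.$$
Let $K_a$ be the rank-one local system on $\mathbb C^\times$ with counterclockwise holonomy $a$, and set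
$$M=v^*K_\mu\otimes(v-1)^*K_{a_1}\otimes(v-\lambda)^*K_{a_2}\ \text{ on }\mathcal T,\qquad\mathcal H=\bigl(H^1(\mathbb C\setminus\{0,1,\lambda\},M)\bigr)_{\lambda\in\mathcal S}.$$
Let $\mathcal C=\{(n,z)\in D\times C:z\ne\pm3n\}$. The projection $\pi:\mathcal C\to D$ is a locally trivial fibration with connected fibers, since the two removed points are distinct and stay in $|\operatorname{Im}z|<h_1<h_2$. Put
$$\Psi:\mathcal C\to\mathcal T,\qquad(n,z)\mapsto\bigl(\lambda(n),\,e^{2\pi iz}/Q_1(n)\bigr).$$
On each fiber $\Psi$ is a holomorphic open embedding onto an annulus around $0$ minus $\{1,\lambda\}$; it takes $q_1$ to $1$ and $q_2$ to $\lambda$. The first homology of a fiber is generated by the circle near the inner boundary ($\operatorname{Im}z$ near $h_2$, traversed by $z\mapsto z+1$) and small loops around the two points. On these three loops both $L$ and $\Psi^*M$ have holonomies $\mu,a_1,a_2$. So $L\otimes\Psi^*M^{-1}$ is trivial on each fiber. As $\pi$ is locally trivial with connected fibers, $J=\pi_*(L\otimes\Psi^*M^{-1})$ is a rank-one local system on $D$ with $\pi^*J=L\otimes\Psi^*M^{-1}$.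 Hence
$$R^1\pi_*L\cong J\otimes R^1\pi_*\Psi^*M .$$
Finally, the restriction map from $H^1(\mathbb C\setminus\{0,1,\lambda\},M)$ to $H^1$ of the annulus minus $\{1,\lambda\}$ is an isomorphism: the two spaces differ by punctured discs around $0$ and $\infty$, on which the holonomies are $\mu\neq1$ and $\mu a_1a_2=\mu\ne1$, so (2) applies. Thus $R^1\pi_*\Psi^*M$ is the pullback of $\mathcal H$ by $\lambda:D\to\mathcal S$. The twist by $J$ changes matrices only by scalars. So the projective monodromy representation of $\pi_1(D)$ on $H^1(\mathcal Y_n,F)_\chi$ is the pullback by $\lambda_*:\pi_1(D)\to\pi_1(\mathcal S)$ of that of $\mathcal H$.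

**Step 13. Purpose: see how much of $\pi_1(\mathcal S)$ comes from $D$.** The map $\lambda=e^{\pm12\pi in}$ has period $\frac16$ in $n$, and $\tilde C$ has circumference $5$. So $\lambda$ makes $\tilde C$ a cyclic covering of degree $30$ of an annulus $\{R^{-1}<|\lambda|<R\}$. Removing the point $1$ and its preimages leaves a connected cyclic covering
$$\tilde C\setminus\lambda^{-1}(1)\to\{R^{-1}<|\lambda|<R\}\setminus\{1\},$$
and the target includes into $\mathcal S$ with an isomorphism on $\pi_1$. As $D$ is $\tilde C\setminus\lambda^{-1}(1)$ minus finitely many points, $\pi_1(D)\to\pi_1(\tilde C\setminus\lambda^{-1}(1))$ is onto. So $\lambda_*\pi_1(D)$ is a normal subgroup of $\pi_1(\mathcal S)$ with cyclic quotient. Taking images in $\mathrm{PGL}_2(F)$ we obtain the following.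

**Proposition 6.** Let $\Delta\subset\mathrm{PGL}_2(F)$ be the projective monodromy group of $\mathcal H$. The image of $\pi_1(D)$ in $\mathrm{PGL}_2(F)$ is, up to conjugation, a normal subgroup of $\Delta$ with cyclic quotient. This image is contained in $\bar\rho(G_{\overline{\mathbb Q}k_1})$.

The last sentence holds because $D\subset W^\circ(\mathbb C)$, by Proposition 5.

## 8. Two matrices that generate $\Delta$

Put $a_0=\mu$ and $a_\lambda=a_2$. Then
$$a_0,a_\lambda,a_1\ne1,\qquad a_\lambda a_1=1,\qquad\nu=a_0a_\lambda .$$

**Step 14. Purpose: compute how $\pi_1(\mathbb C\setminus\{0,\lambda,1\})$ is transformed when $\lambda$ goes around $0$ or $1$.** Take the base point $\lambda_0=\frac12$. The group $\pi_1(\mathcal S,\frac12)$ is generated by the counterclockwise loops $|\lambda|=\frac12$ and $|\lambda-1|=\frac12$. Over both, $v=-3i$ is a section of $\mathcal T$, since $|\lambda|\le\frac32$. Let $g_0,g_\lambda,g_1$ be the free generators of $\pi_1(\mathbb C\setminus\{0,\frac12,1\},-3i)$ obtained by following the straight segments from $-3i$ towards $0,\frac12,1$, making a small counterclockwise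 loop, and returning. We compose from right to left: $gh$ means first $h$, then $g$. A simple counterclockwise loop around two neighboring points, seen from below, first encircles the right-hand point and then the left-hand one: bring it down to the base point in the middle of its upper arc. So $g_0g_\lambda$ and $g_\lambda g_1$ are the simple counterclockwise loops around discs that contain $[0,\frac12]$ and $[\frac12,1]$.

**Lemma 7.** Up to inversion, the automorphism of $\pi_1(\mathbb C\setminus\{0,\frac12,1\},-3i)$ induced along the section $v=-3i$ is, for the loop $|\lambda|=\frac12$,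
$$\mathsf B:\quad g\mapsto(g_0g_\lambda)\,g\,(g_0g_\lambda)^{-1}\ \text{ for }g=g_0,g_\lambda,\qquad g_1\mapsto g_1,$$
and, for the loop $|\lambda-1|=\frac12$,
$$\mathsf A:\quad g\mapsto(g_\lambda g_1)\,g\,(g_\lambda g_1)^{-1}\ \text{ for }g=g_\lambda,g_1,\qquad g_0\mapsto g_0 .$$

*Proof.* Let $\varepsilon>0$ be small, and let $\kappa:[0,\infty)\to[0,1]$ be continuous with $\kappa=1$ on $[0,\frac12+\frac\varepsilon2]$ and $\kappa=0$ on $[\frac12+\varepsilon,\infty)$. The homeomorphisms $\Phi_u(v)=e^{2\pi iu\kappa(|v|)}v$ of $\mathbb C$, $0\le u\le1$, fix $0$, $1$, $-3i$ and carry $\frac12$ to $\frac12e^{2\pi iu}$. They trivialize the family of fibers of $\mathcal T$ over the loop $|\lambda|=\frac12$, so the induced automorphism is $(\Phi_1)_*^{\pm1}$.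

The segment from $-3i$ to $1$ lies on the line $3\operatorname{Re}v-\operatorname{Im}v=3$, at distance $3/\sqrt{10}>\frac12+\varepsilon$ from $0$. So $\Phi_1$ fixes $g_1$.

Let $p$ be the segment from $-3i$ to $y=-i(\frac12+\varepsilon)$. The triangle with vertices $-3i,0,\frac12$ does not contain $1$, and the triangle with vertices $-3i,y,\frac12$ does not contain $0$. So $g_0$ and $g_\lambda$ are homotopic to loops of the following kind: follow $p$, then the radial path from $y$ to $-i(\frac12+\frac\varepsilon2)$, then a loop inside $|v|\le\frac12+\frac\varepsilon2$, and return. On the inner disc $|v|\leq\frac12+\frac\varepsilon2$ the map $\Phi_1$ is a rotation by a full turn, that is, the identity. It carries the radial path to a path that makes one full turn while moving inward, homotopic in the ring to one turn of the boundary circle at $y$ followed by the radial path. The boundary circle, joined to $-3i$ by $p$, is $g_0g_\lambda$. So $\Phi_1$ acts on $g_0,g_\lambda$ as conjugation by $(g_0g_\lambda)^{\pm1}$. As $\mathsf B$ fixes the product $g_0g_\lambda$, its inverse is conjugation by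 $(g_0g_\lambda)^{-1}$ on $g_0,g_\lambda$. This proves the first claim.

For the second loop use $\Phi_u(v)=1+e^{2\pi iu\kappa(|v-1|)}(v-1)$, which carries $\frac12$ to $1-\frac12e^{2\pi iu}$ and fixes $0$, $1$, $-3i$. The point $0$ and the segment from $-3i$ to $0$ have distance $1>\frac12+\varepsilon$ from $1$, so $g_0$ is fixed. Let $y$ be the point where the segment from $-3i$ to $1$ meets the circle $|v-1|=\frac12+\varepsilon$, and let $p$ be its part up to $y$. The triangle with vertices $-3i,\frac12,1$ does not contain $0$, so $g_\lambda$ and $g_1$ are homotopic to loops that follow $p$, then the radial path at $y$, then a loop in the inner disc. The rest of the argument is the same. $\square$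

**Step 15. Purpose: turn automorphisms into matrices.** A class in $H^1(X,M)$ is an isomorphism class of $M$-torsors. Choose a point $q$ in the fiber of the torsor at the base point; transport along a loop $g$ sends $q$ to $q+z(g)$, and $z(gh)=z(g)+\chi_M(g)z(h)$, where $\chi_M$ is the holonomy of $M$. Changing $q$ changes $z$ by a coboundary. So with $X=\mathbb C\setminus\{0,\frac12,1\}$ we have $H^1(X,M)=Z^1/B^1$, where $\chi_M(g_0)=a_0$, $\chi_M(g_\lambda)=a_\lambda$, $\chi_M(g_1)=a_1$. Now move $\lambda$ along a loop and trivialize by $\Phi_u$ as above. The transported torsor has cocycle $z_u$ with $z_u((\Phi_u)_*g)$ equal to the transport of $z(g)$ along the section. At $u=1$ this reads $z_1=\mathrm{hol}\cdot z\circ(\Phi_1)_*^{-1}$, where $\mathrm{hol}\in F^\times$ is the holonomy of $M$ along the section. Up to scalars the monodromy is thus $z\mapsto z\circ\mathsf A^{\pm1}$ or $z\mapsto z\circ\mathsf B^{\pm1}$, and $\Delta$ is generated by the classes of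
$$A:z\mapsto z\circ\mathsf A,\qquad B:z\mapsto z\circ\mathsf B .$$
As the group is free, a cocycle is given by $(c_0,c_\lambda,c_1)=(z(g_0),z(g_\lambda),z(g_1))\in F^3$, and $B^1=Fe$ with $e=(1-a_0,1-a_\lambda,1-a_1)$. Put $V=F^3/Fe$. From $z(g^{-1})=-\chi_M(g)^{-1}z(g)$ we get
$$z(ghg^{-1})=\chi_M(g)z(h)+(1-\chi_M(h))z(g). \tag{6}$$

**Proposition 8.** The following hold on $V$.

1. $A$ is a nontrivial transvection: $A v=v+\phi(v)\bar w$ with $\phi(c_0,c_\lambda,c_1)=c_\lambda+a_\lambda c_1$, $w=(0,1-a_\lambda,1-a_1)$, and $\phi(\bar w)=0$. It has order $\ell$, and its only fixed point in $\mathbb P(V)$ is $\bar w$.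
2. $B$ is diagonalizable with eigenvalues $\nu$ and $1$, and it has order $15$ in $\mathrm{PGL}(V)$.
3. $B$ does not fix $\bar w\in\mathbb P(V)$; hence $\Delta$ has no fixed point on $\mathbb P(V)(F)$.
4. $\operatorname{tr}(AB)=a_0+a_\lambda$.

(A transvection is a map such as $\begin{pmatrix}1&1\\0&1\end{pmatrix}$: identity plus a rank-one map whose image lies in its kernel.)

*Proof.* (1) Here $\chi_M(g_\lambda g_1)=a_\lambda a_1=1$ and $z(g_\lambda g_1)=c_\lambda+a_\lambda c_1=\phi(z)$. By (6), $A$ adds $(1-a_\lambda)\phi$ to $c_\lambda$, adds $(1-a_1)\phi$ to $c_1$, and keeps $c_0$, so $Az=z+\phi(z)w$. Next $\phi(e)=\phi(w)=(1-a_\lambda)+a_\lambda(1-a_1)=1-a_\lambda a_1=0$, so $\phi$ is a functional on $V$, and it is nonzero. Also $w\notin Fe$: its first coordinate is $0$, $w\ne0$, and $a_0\neq1$. A vector fixed up to scalar has eigenvalue $1$, so it lies in $\ker\phi=F\bar w$.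

(2) Here $\chi_M(g_0g_\lambda)=\nu$ and $z(g_0g_\lambda)=c_0+a_0c_\lambda=:\phi'(z)$. By (6),
$$Bz=\bigl(\nu c_0+(1-a_0)\phi',\ \nu c_\lambda+(1-a_\lambda)\phi',\ c_1\bigr).$$
One has $\phi'(e)=1-a_0+a_0(1-a_\lambda)=1-\nu$, and so $Be=e$. The plane $\{c_1=0\}$ is stable under $B$ and does not contain $e$, whose third coordinate is $1-a_1\ne0$; so $V\cong\{c_1=0\}$ as a $B$-module. There $B=\nu+(1-a_0,1-a_\lambda)\otimes\phi'$. It acts as $\nu$ on $\ker\phi'$, and on the vector $(1-a_0,1-a_\lambda)$ as $\nu+(1-\nu)=1$. By (5), $\nu$ has order $15$, so the eigenvalues differ and $B$ has order $15$ modulo scalars.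

(3) We have $\phi'(w)=a_0(1-a_\lambda)$. The second coordinate of $Bw$ is $(1-a_\lambda)\bigl[a_0a_\lambda+a_0(1-a_\lambda)\bigr]=a_0(1-a_\lambda)$, so
$$Bw=\bigl((1-a_0)a_0(1-a_\lambda),\ a_0(1-a_\lambda),\ 1-a_1\bigr).$$
Suppose $Bw=\kappa w+t'e$. The first coordinate gives $t'=a_0(1-a_\lambda)$, the second $a_0=\kappa+t'$, the third $1=\kappa+t'$. So $a_0=1$, a contradiction. A fixed point of $\Delta$ would be fixed by $A$, hence equal to $\bar w$, which $B$ moves.

(4) Since $ABv=Bv+\phi(Bv)\bar w$,
$$\operatorname{tr}(AB)=\operatorname{tr}B+\phi(Bw)=1+\nu+a_0(1-a_\lambda)+a_\lambda(1-a_1)=a_0+a_\lambda,$$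
using $a_\lambda a_1=1$ and $a_0a_\lambda=\nu$. $\square$

As a check of the formulas for $A$ and $B$, let $\ell$ be odd and put all three holonomies equal to $-1$ (so that $\nu=1$, and (5) fails). This is the family $y^2=v(v-1)(v-\lambda)$. In the coordinates $p=c_0-c_\lambda$, $q=c_\lambda-c_1$ on $V$ we find $A:(p,q)\mapsto(p-2q,q)$ and $B:(p,q)\mapsto(p,q+2p)$. The trace of $AB$ is $1-4+1=-2=a_0+a_\lambda$, as it should be.

## 9. Transitivity on seventeen points

**Step 16. Purpose: identify $\Delta$ when $F=\mathbb F_{16}$.**

**Lemma 9.** For $F=\mathbb F_{16}$ we have $\Delta=\mathrm{PGL}_2(\mathbb F_{16})$.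

*Proof.* In characteristic $2$, $a_0+a_\lambda\ne0$ means $a_0\neq a_\lambda$, which holds because $5\mid\operatorname{ord}a_0$ while $\operatorname{ord}a_\lambda=3$. Let $0,\infty\in\mathbb P^1(\mathbb F_{16})$ be the two fixed points of $B$. On the other points $B$ acts as multiplication by $\nu^{\pm1}$, a generator of $\mathbb F_{16}^\times$, so $\langle B\rangle$ is simply transitive on the other $15$ points.

The orbits of $\Delta$ are unions of $\{0\}$, $\{\infty\}$ and the set of $15$ points. As $\Delta$ has no fixed point, either it is transitive or $\{0,\infty\}$ is an orbit. Suppose the latter. Then $A$ preserves $\{0,\infty\}$; it has only one fixed point on the line, so it swaps $0$ and $\infty$. Then $AB$ swaps them too, so its matrix in an eigenbasis of $B$ has zero diagonal and its trace is $0$, contradicting $\operatorname{tr}(AB)=a_0+a_\lambda\ne0$. So $\Delta$ is transitive on the $17$ points.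

The stabilizer $\Delta_\infty$ lies in $\mathrm{AGL}_1(\mathbb F_{16})$ and contains $\langle B\rangle$, which maps onto the group of multipliers $\mathbb F_{16}^\times$. So $|\Delta_\infty|=15\,|\Delta_{\mathrm u}|$, where $\Delta_{\mathrm u}$ is the subgroup of translations. Conjugation makes $\Delta_{\mathrm u}$ stable under multiplication by $\mathbb F_{16}^\times$, so $\Delta_{\mathrm u}=0$ or $\Delta_{\mathrm u}=\mathbb F_{16}$. Now $|\Delta|=17\cdot15\cdot|\Delta_{\mathrm u}|$ is even, because $A$ is an involution. Hence $\Delta_{\mathrm u}=\mathbb F_{16}$ and $|\Delta|=4080=|\mathrm{PGL}_2(\mathbb F_{16})|$. $\square$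

**Proposition 10.** For $F=\mathbb F_{16}$ we have $\bar\rho(G_{\overline{\mathbb Q}k_1})=\mathrm{PGL}_2(\mathbb F_{16})$.

*Proof.* By Proposition 6 and Lemma 9 the image of $\pi_1(D)$ is a normal subgroup with cyclic quotient of $\mathrm{PGL}_2(\mathbb F_{16})\cong\mathrm{SL}_2(\mathbb F_{16})$, a nonabelian simple group. It is not trivial, since the group is not cyclic; so it is everything. It is contained in $\bar\rho(G_{\overline{\mathbb Q}k_1})$. $\square$

## 10. Down to one variable: proof of Theorem A

Write $G=\mathrm{PGL}_2(\mathbb F_{16})\cong\mathrm{SL}_2(\mathbb F_{16})$.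

**Step 17. Purpose: a regular extension of the purely transcendental field $k_0=\mathbb Q(r,s)$.** By Proposition 3, $[k_0:k_1]\le2$, so $\bar\rho(G_{\overline{\mathbb Q}k_0})$ has index at most $2$ in $\bar\rho(G_{\overline{\mathbb Q}k_1})=G$. As $G$ is nonabelian simple, it equals $G$. Let $\mathcal E_0/k_0$ be the extension cut out by $\bar\rho|_{G_{k_0}}$. Then
$$\operatorname{Gal}(\mathcal E_0/k_0)=G=\operatorname{Gal}(\mathcal E_0\overline{\mathbb Q}/k_0\overline{\mathbb Q}),$$
so $\mathcal E_0\cap\overline{\mathbb Q}k_0=k_0$. An element of $\mathcal E_0$ algebraic over $\mathbb Q$ lies in this intersection, hence in $\mathbb Q(r,s)$, hence in $\mathbb Q$. So $\mathbb Q$ is algebraically closed in $\mathcal E_0$.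

**Step 18. Purpose: restrict to a line without losing monodromy.** Choose a nonzero $\delta\in\mathbb Q[r,s]$ such that over $U=\{\delta\ne0\}\subset\mathbb A^2_{\mathbb Q}$ the normalization $\mathcal V$ of $U$ in $\mathcal E_0$ is finite étale, hence a $G$-torsor. $\mathcal V$ is geometrically irreducible, so its monodromy $\pi_1(U(\mathbb C))\to G$ is surjective. Choose a point of $U(\mathbb Q)$ and translate it to $o=(0,0)$; then $\delta(0,0)\ne0$. For $m\in\mathbb C$ let $H_m=\{(t,mt)\}$.

**Lemma 11.** For all but finitely many $m_0\in\mathbb C$, the map $\pi_1(H_{m_0}\cap U,o)\to\pi_1(U,o)$ (complex points) is onto.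

*Proof.* The polynomial $\delta(t,mt)\in\mathbb Q(m)[t]$ is nonzero, with nonzero constant term $\delta(0,0)$. Consider its squarefree part over $\mathbb Q(m)$. Avoid the finitely many $m\in\mathbb C$ at which a coefficient of a factor has a pole, the constant factor has a zero or pole, or the leading coefficient or the discriminant of the squarefree part vanishes. For all other $m$ the squarefree part specializes to a polynomial in $t$ of constant degree, with distinct roots, and with the same zeros as $\delta(t,mt)$. Let $\mathcal P\subset\mathbb C$ be the set of these $m$, and put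
$$U'=\{(m,t):m\in\mathcal P,\ t\in\mathbb C,\ \delta(t,mt)\ne0\}.$$
The fibers of $U'\to\mathcal P$ are $\mathbb C$ minus a constant number of continuously moving distinct points, so this is a locally trivial fibration with connected fibers; $m\mapsto(m,0)$ is a section because $\delta(0,0)\neq0$. From the exact sequence of homotopy groups, $\pi_1(U',(m_0,0))$ is generated by $\pi_1$ of the fiber over $m_0$ and the loops of the section, for any $m_0\in\mathcal P$.

Let $\psi:U'\to U$, $(m,t)\mapsto(t,mt)$. It maps the part $t\neq0$ of $U'$ isomorphically onto $U^0=\{r\ne0,\ s/r\in\mathcal P,\ \delta\ne0\}$, a dense Zariski-open subset of the smooth connected $U$. So $\pi_1(U^0)\to\pi_1(U)$ is onto. It factors through $\pi_1(U')$, hence $\psi_*$ is onto; as the spaces are connected, this does not depend on base points. Now $\psi$ contracts the section to $o$ and maps the fiber over $m_0$ isomorphically onto $H_{m_0}\cap U$. So the image of $\pi_1(H_{m_0}\cap U,o)$ is all of $\pi_1(U,o)$. $\square$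

**Step 19. Purpose: conclude.** Choose $m_0\in\mathbb Q$ as in Lemma 11. The $G$-torsor $\mathcal V\times_U(H_{m_0}\cap U)$ over $H_{m_0}\cap U$ has surjective monodromy over $\mathbb C$, so it is geometrically connected. Being smooth, it is geometrically irreducible. Its function field $\mathcal E$ is therefore Galois over $\mathbb Q(H_{m_0})=\mathbb Q(T)$ with group $G\cong\mathrm{SL}_2(\mathbb F_{16})$, and $\mathbb Q$ is algebraically closed in $\mathcal E$. This proves Theorem A. $\blacksquare$

## 11. Odd primes: proof of Theorem B

For $\ell=2$ this is Theorem A. Let $\ell\ne2$; as $\ell\nmid15$, we have $\ell\ge7$. The subgroup of $(\mathbb Z/15)^\times=\{1,2,4,7,8,11,13,14\}$ generated by $\ell\not\equiv\pm1$ is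

* $\{1,2,4,8\}$ if $\ell\equiv2,8$;
* $\{1,7,4,13\}$ if $\ell\equiv7,13$;
* $\{1,4\}$ if $\ell\equiv4$;
* $\{1,11\}$ if $\ell\equiv11$.

None of these contains $-1=14$, and $f\in\{2,4\}$ is even. Take $F=\mathbb F_\ell(\zeta_{15})=\mathbb F_{\ell^f}$. Everything in Sections 3 to 8 was done for general $\ell\nmid15$. What replaces Lemma 9 and Proposition 10 is a bound on the arithmetic image and a different identification of $\Delta$. The first is a real issue: for odd $\ell$, $\mathrm{PSL}_2(F)$ has index $2$ in $\mathrm{PGL}_2(F)$, and $\bar\rho(G_{k_1})$ might be larger than the geometric image.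

**Step 20. Purpose: show $\bar\rho(G_{k_1})\subset\mathrm{PSL}_2(F)$.** The cup product $\langle\ ,\ \rangle$ on $H^1(Y_{\overline{k_1}},F)$ with values in $F(-1)$ is perfect, alternating, Galois-equivariant, and invariant under automorphisms of $Y$. From $\langle cv,cw\rangle=\langle v,w\rangle$, eigenspaces for characters whose product is nontrivial are orthogonal, so $V_\chi$ is in perfect duality with $V_{\chi^{-1}}$. The involution $\mathfrak s$ of Proposition 4 is defined over $k_1$, so it commutes with $G_{k_1}$, and it swaps $V_\chi$ and $V_{\chi^{-1}}$ because $\mathfrak sc\mathfrak s^{-1}=c^{-1}$. Hence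
$$\beta(v,w)=\langle v,\mathfrak sw\rangle$$
is a nondegenerate form on $V_\chi$. Moreover $\beta(w,v)=\langle w,\mathfrak sv\rangle=\langle\mathfrak sw,v\rangle=-\langle v,\mathfrak sw\rangle=-\beta(v,w)$, so $\beta$ is alternating, $\ell$ being odd. The group $G_{k_1}$ scales $\beta$ by the inverse mod-$\ell$ cyclotomic character. On a plane an element $g$ scales a nonzero alternating form by $\det g$, so $\det\rho$ equals that character. It takes values in
$$\mathbb F_\ell^\times\subset(\mathbb F_{\ell^2}^\times)^2\subset(F^\times)^2,$$
because every element of $\mathbb F_\ell$ has a square root in $\mathbb F_{\ell^2}$, and $\mathbb F_{\ell^2}\subset F$ as $f$ is even. A matrix with square determinant becomes, after scaling, a matrix of determinant $1$, so its image lies in $\mathrm{PSL}_2(F)$.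

**Step 21. Purpose: show $\Delta=\mathrm{PSL}_2(F)$.** We have $\det A=1$, and $\det B=\nu$ has odd order, hence is a square. So $\Delta\subset\mathrm{PSL}_2(F)$. By Proposition 8, $\Delta$ contains an element of order $\ell\ge7$, contains an element of order $15$, and has no fixed point on $\mathbb P^1(F)$. By Dickson's list of subgroups of $\mathrm{PSL}_2(\ell^f)$ (Huppert, *Endliche Gruppen I*, II.8.27), the only subgroups of order divisible by $\ell$ are

* elementary abelian $\ell$-groups and their semidirect products with cyclic groups, all of which fix a point of $\mathbb P^1(F)$: a nontrivial $\ell$-subgroup has exactly one fixed point, and whatever normalizes it fixes that point too;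
* groups isomorphic to $\mathrm{PSL}_2(\ell^d)$ with $d\mid f$, or to $\mathrm{PGL}_2(\ell^d)$ with $2d\mid f$.

The groups $A_4,S_4,A_5$ and the cyclic and dihedral groups in the list have order prime to $\ell\ge7$. So $\Delta$ is of the second kind. Elements of $\mathrm{PGL}_2(\ell^d)$ have order $\ell$ or an order dividing $\ell^d-1$ or $\ell^d+1$; an element of order $15$ therefore forces $\ell^d\equiv\pm1\pmod{15}$. As $-1\notin\langle\ell\rangle$, we get $\ell^d\equiv1$, that is, $f\mid d$. This excludes $2d\mid f$, and with $d\mid f$ it gives $d=f$. So $\Delta=\mathrm{PSL}_2(F)$.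

**Step 22. Purpose: conclude.** $\mathrm{PSL}_2(F)$ is nonabelian simple, so by Proposition 6 the image of $\pi_1(D)$, a normal subgroup of $\Delta$ with cyclic quotient, is all of $\mathrm{PSL}_2(F)$. Hence $\bar\rho(G_{\overline{\mathbb Q}k_1})\supseteq\mathrm{PSL}_2(F)$, and by Step 20 both $\bar\rho(G_{\overline{\mathbb Q}k_1})$ and $\bar\rho(G_{k_1})$ equal $G:=\mathrm{PSL}_2(F)$. The arguments of Section 10 used only that $G$ is nonabelian simple and equals both the geometric and the arithmetic image. With this $G$ they apply word for word: $\bar\rho(G_{\overline{\mathbb Q}k_0})=\bar\rho(G_{k_0})=G$, which gives a regular extension of $\mathbb Q(r,s)$, and Lemma 11 restricts it to a line. So $\mathrm{PSL}_2(\mathbb F_{\ell^f})$ occurs regularly over $\mathbb Q$.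

Finally, $f=4$ exactly for $\ell\equiv2,7,8,13\pmod{15}$, which for primes means $\ell\neq3$ and $\ell\equiv\pm2\pmod5$; and $f=2$ for $\ell\equiv\pm4\pmod{15}$. $\blacksquare$
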